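# A DC function whose graph has a distance function that is not DC

## 1. Distance to a ridge in the plane

Take the function $g(t)=-|t|$ on $\mathbb R$, and let $F=\{(t,-|t|)\}\subset\mathbb R^2$ be its graph, a ridge made of two rays. We compute the Euclidean distance $d_F(t,z)$ from a point to the ridge.

Let $K=\{z\le -|t|\}$, the convex region under the ridge. Consider first a point above the ridge with $t\ge0$. The right-hand ray points in the direction $(1,-1)/\sqrt2$, so the foot of the perpendicular on its line lies on the ray exactly when $t-z\ge 0$. So for $-t\le z\le t$ the distance is $(t+z)/\sqrt2$, and for $z\ge t$ the nearest point is the origin and the distance is $\sqrt{t^2+z^2}$. For $t\le 0$ replace $t$ by $|t|$. A point inside $K$ is nearest to the ray on its own side, at distance $(-z-|t|)/\sqrt2$.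

The distance above the ridge is the distance to the convex set $K$, which is a convex function on $\mathbb R^2$. Hence
$$d_F=d_K+\tfrac1{\sqrt2}\max(0,-z-|t|)=\Bigl[d_K+\tfrac1{\sqrt2}\max(|t|,-z)\Bigr]-\tfrac1{\sqrt2}|t| ,$$
and both functions on the right are convex. So $d_F$ is neither convex nor concave, but it is a difference of two convex functions. The function $g=-|t|=0-|t|$ that we started from is also a difference of two convex functions. Is this a coincidence? If $g$ is a difference of convex functions, must the distance function of its graph be one as well?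

## 2. DC functions, two positive results, and the theorems

**Definition (DC).** Let $U\subset\mathbb R^k$ be open and convex. A function on $U$ is DC if it is the difference of two convex functions on $U$. A function is DC on a neighborhood of $p$ if it is DC on some open ball centered at $p$.

Sums, differences and real multiples of DC functions are DC. So are restrictions of DC functions to lines and affine subspaces, and compositions with linear maps, because convexity has these stability properties. DC functions are continuous, since finite convex functions on open sets are.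

**Definition (distance function).** For a closed set $F\subset\mathbb R^d$, $d_F=\operatorname{dist}(\cdot,F)$ is the Euclidean distance to $F$.

**Definition (semiconcave).** A function $g:\mathbb R^{m}\to\mathbb R$ is semiconcave if $g(x)-c|x|^2$ is concave on $\mathbb R^m$ for some constant $c\ge0$.

For example, $-|t|$ is semiconcave on $\mathbb R$ (take $c=0$). The function $|t|$ is not: whatever $c$ is, $|t|-ct^2$ is $0$ at $0$ and positive at $\pm t$ for small $t>0$, which no concave function allows. Every function in $C_c^\infty(\mathbb R^m)$ is semiconcave, since its Hessian is bounded. A semiconcave function is DC, since $g=c|x|^2-(c|x|^2-g)$.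

Two positive results will be used without proof.

(i) If $F\subset\mathbb R^2$ is the graph of a DC function $g:\mathbb R\to\mathbb R$, then $d_F$ is DC on $\mathbb R^2$.

(ii) If $d>1$ and $F\subset\mathbb R^d$ is the graph of a semiconcave function $g:\mathbb R^{d-1}\to\mathbb R$, then $d_F$ is DC on $\mathbb R^d$.

The question, whose given source is the paper "On sets in $\mathbb R^d$ with DC distance function", concerns a general DC function $g$ on $\mathbb R^{d-1}$ with $d\ge3$: is $d_F$ necessarily DC on $\mathbb R^d$? It is not.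

**Theorem 1.** For every $d\ge 3$ there is a DC function $g:\mathbb R^{d-1}\to\mathbb R$ whose graph $F$ has the property that $d_F$ is not DC on $\mathbb R^d$, nor on any neighborhood of $0\in F$.

**Theorem 2.** For every $d\ge3$ and $L>0$, the function $g$ can moreover be chosen as $g(x_1,\dots,x_{d-1})=g_0(x_1,x_2)$, where $g_0$ is DC and $L$-Lipschitz on $\mathbb R^2$ and $C^\infty$ on $\mathbb R^2\setminus\{0\}$. For $d=3$, $d_F$ is then DC on a neighborhood of every point of $\mathbb R^3\setminus\{0\}$ but on no neighborhood of $0$. The distance function of the hypograph $\{z\le g\}$ is likewise not DC on any neighborhood of $0$.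

**Corollary.** For $d\ge2$: every DC function $g:\mathbb R^{d-1}\to\mathbb R$ has a graph with DC distance function if and only if $d=2$.

The corollary is immediate: the case $d=2$ is (i), and $d\ge3$ is Theorem 1. Theorem 2 adds that for $d\ge3$ the positive statement stays false for DC functions of arbitrarily small Lipschitz constant, and for $d=3$ even for those that are smooth off a single point.

**Passing from $d$ to $3$.** Let $g_0:\mathbb R^2\to\mathbb R$ be DC with graph $F_0\subset\mathbb R^3$, and put $g(x_1,\dots,x_{d-1})=g_0(x_1,x_2)$. Then $g$ is DC. Up to a permutation of coordinates its graph $F$ is $F_0\times\mathbb R^{d-3}$, and $d_F$ is $d_{F_0}$ evaluated at the three relevant coordinates. If $d_F$ were DC on $\mathbb R^d$, or near $0$, then so would be its restriction to the three-dimensional coordinate subspace, which is $d_{F_0}$. The same holds for hypographs, since the hypograph of $g$ is that of $g_0$ times $\mathbb R^{d-3}$. So from now on $d=3$.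

We write points of $\mathbb R^3$ as $(y,s,z)$, put $x=(y,s)$, and consider graphs $z=g(y,s)$.

## 3. Bounded variation along a line, and why one scale is not enough

How can one see that a function is not DC? We restrict it to a line. A finite convex function on an open interval has a finite nondecreasing right derivative, and is the integral of it. Hence if $u$ is DC on an open interval, then $u'_+$ exists and is a difference of two nondecreasing finite functions, so it has bounded variation on each compact subinterval; and $u$ is the integral of $u'_+$.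

For example, $u(s)=s^2\sin(1/s)$, $u(0)=0$, is not DC near $0$: its derivative $2s\sin(1/s)-\cos(1/s)$ equals $-\cos(n\pi)=\pm1$, with alternating signs, at $s=1/(n\pi)$, so it has infinite variation on every $(0,\theta]$. We shall use this in a form that needs only values of $u$.

**Lemma 1 (zigzags).** Let $u$ be DC on $(-2\theta,2\theta)$. Let $[a_i,b_i]\subset(0,\theta]$ be non-overlapping intervals, $c_i\in(a_i,b_i)$ and $\mu_i>0$, with
$$\frac{u(c_i)-u(a_i)}{c_i-a_i}\ge\mu_i,\qquad \frac{u(b_i)-u(c_i)}{b_i-c_i}\le-\mu_i .$$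
Then $\sum_i2\mu_i<\infty$.

*Proof.* The first quotient is the average of $u'_+$ over $[a_i,c_i]$, so there is $t_i\in(a_i,c_i)$ with $u'_+(t_i)\ge\mu_i$. In the same way there is $t_i'\in(c_i,b_i)$ with $u_+'(t_i')\le-\mu_i$. As the intervals do not overlap, the variation of $u'_+$ on $[0,\theta]$ is at least $\sum_i|u'_+(t_i)-u'_+(t'_i)|\ge\sum_i2\mu_i$, and this variation is finite. $\square$

Next we ask where $d_F$ can fail to be DC. Not off $F$, as the next lemma shows.

**Lemma 2.** Let $F$ be closed, $p\notin F$ and $\rho=d_F(p)$. Then $d_F-\frac1\rho|\cdot|^2$ is concave on $B(p,\rho/2)$. In particular $d_F$ is DC there.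

*Proof.* We have $d_F=\inf_{q\in F}|\cdot-q|$. For $q\in F$ and $x\in B(p,\rho/2)$, $|x-q|\ge\rho/2$, and the Hessian of $|\cdot-q|$ at $x$ is $|x-q|^{-1}(I-n\otimes n)\le\frac2\rho I$, with $n$ the unit vector along $x-q$. Since $\frac1\rho|\cdot|^2$ has Hessian $\frac2\rho I$, each $|\cdot-q|-\frac1\rho|\cdot|^2$ is concave on the ball, and so is their infimum. $\square$

So trouble can occur only at points of $F$, where the constant $1/\rho$ blows up. The same computation tells us how much a single scale can contribute. Suppose $0\in F$ and let $p_s=(0,s,0)$, and suppose $f(s)=d_F(p_s)\ge s/\sqrt2$ for $s>0$, as will be the case below. On $[\frac74r,\frac94r]$ each function $s\mapsto|p_s-q|$, $q\in F$, has second derivative at most $1/f(s)\le\sqrt2/s\le M:=\frac{4\sqrt2}{7r}$. So $f'_+-Ms$ is nonincreasing there. Since $f$ is $1$-Lipschitz, $f_+'-Ms$ drops by at most $2+Mr/2$, and the variation of $f'_+$ on this interval is at most $2+Mr<3$. Thus infinite variation near $0$ can only come from infinitely many scales $r\to0$. We aim for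 scales $r_k=4^{-k}$, each of which contributes a fixed positive amount, while what we add to $g$ at scale $r_k$ must cost an amount that is summable in $k$.

## 4. A cone with an arc of nearest points

Let $C=\{(y,s,z):s\ge0,\ z\le0,\ y^2+z^2=s^2\}$, half of a circular cone about the $s$-axis. It is the graph of
$$B(y,s)=-\sqrt{s^2-y^2}$$
over $\{|y|\le s\}$. For $(y,\sigma,z)\in C$ and $s>0$,
$$|p_s-(y,\sigma,z)|^2=(s-\sigma)^2+y^2+z^2=(s-\sigma)^2+\sigma^2=\tfrac{s^2}2+2\bigl(\sigma-\tfrac s2\bigr)^2 .\tag{1}$$
So $d_C(p_s)=s/\sqrt2$, and every point of $C$ at height $\sigma=s/2$ is nearest: the whole half-circle $\frac s2(\sin\psi,1,-\cos\psi)$, $|\psi|\le\frac\pi2$. To leave $d(p_s)$ unchanged, it is enough to keep one point of this arc in place.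

Now push the surface down, that is, away from the axis, except at certain contact points at heights $s_j$ with spacing $\delta$. Then $d(p_{2s_j})$ stays $2s_j/\sqrt2$. For $s=2m_j$ with $m_j$ halfway between two contact heights, the contact points cost an extra $2(\delta/2)^2=\delta^2/2$ in (1), and if the other points are pushed far enough, then the squared distance rises by about $\delta^2$. At scale $r$ this means that the distance rises by about $\delta^2/r$ and falls again, over $s$-intervals of length $\delta$, with slopes of order $\delta/r$. With about $N$ contact heights at spacing $\delta=r/(8N)$, the variation of the derivative is about $N\cdot\delta/r$, a constant. This is the fixed contribution per scale that we want.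

How deep must we push? Pushing down by a small $h$ at height $\sigma\approx r$ changes $y^2+z^2$ by about $2h|z|$, of order $rh$. So we need $rh$ of order $\delta^2$ at distance of order $\delta$ from the contact heights. With $h$ growing with slope $\varepsilon$ away from the contacts, this means $r\varepsilon\delta\approx\delta^2$, or $\varepsilon\approx\delta/r\approx1/N$.

## 5. Teeth of revolution and the planar theorem

The first thing to try is to push down by a sawtooth that depends on $\sigma$ only: replace the radius $\sigma$ of the cone by $u(\sigma)=\sigma+h(\sigma)$, with $h\ge0$ vanishing at the heights $s_j$ and rising from them with slope $\varepsilon=\beta^2/N$, where $\beta$ is a fixed constant. This cannot work, for any $h$ with $h(0)=0$.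

Suppose that $u:\mathbb R\to\mathbb R$ is DC with $u(0)=0$ and $u\ge 0$ on $[0,\infty)$, and consider the surface $\{s\ge0,\ z\le0,\ y^2+z^2=u(s)^2\}$. The squared distance from $p_s$ to its point $(y,\sigma,z)$ is $(s-\sigma)^2+u(\sigma)^2$, whatever the angle. This is the squared distance in the plane from $(s,0)$ to the point $(\sigma,-u(\sigma))$ of the graph of $-u$. The points of that graph with $\sigma<0$ are farther from $(s,0)$, $s>0$, than the origin. Hence for $s>0$ the distance from $p_s$ to the surface is the restriction to a line of the distance function of the graph of $-u$ in $\mathbb R^2$, which is DC by (i). If on the other hand $u$ is not DC near $0$, then the graph function $g$ is not DC either, because $g(0,s)=-u(s)$ on the half-line $y=0$, $s\geq 0$ (and if $h$ extends $0$ for $s\le 0$, $g$ cannot be the restriction of a DC function). The sawtooth falls in the second case: with about $N_k$ teeth of slope $\varepsilon_k=\beta^2/N_k$ at scale $k$, the derivative of $u$ varies by about $N_k\varepsilon_k$, a constant, at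 each of infinitely many scales.

The reason is that all contact points can be placed on a single meridian, so that we are really in the plane. The surface must use the angle $\psi$.

## 6. Tangent planes of the cone, and contacts at different angles

Put the $j$-th contact point at height $s_j$ and at its own angle $\varphi_j$. Two convex functions will do this. Take finitely many tangent planes of the cone, along the generators of angle $\varphi_j$, and let $Q$ be the maximum of the corresponding affine functions $\ell_{\varphi_j}$. Then bend each plane into a trough $\ell_{\varphi_j}+\varepsilon|s-s_j|$ and let $P$ be the maximum of the troughs. The surface is pushed down by $P-Q\ge0$. Where $\ell_{\varphi_j}$ is the largest plane, $P-Q\ge\varepsilon|s-s_j|$, as we need. Contact, $P=Q$, survives at the point of angle $\varphi_j$ and height $s_j$, provided that the other troughs stay below there.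

The gain is in the cost. $P$ and $Q$ are convex, so their many kinks cost nothing, and $P-Q$ is DC. We only pay for cutting $P-Q$ off to one scale, and this cost is small because near a given point only troughs with $\varphi_i$ close to the angle of the point matter: $P$ and $Q$ are close to $B$ together with their gradients. Here are the formulas for this.

For $|\varphi|<\frac\pi2$ let $\ell_\varphi(y,s)=y\tan\varphi-s\sec\varphi$. On $\{|y|<s\}$ write $y=s\sin\psi$ with $|\psi|<\frac\pi2$. Then $B=-s\cos\psi$,
$$\nabla B=\Bigl(\frac{y}{\sqrt{s^2-y^2}},-\frac{s}{\sqrt{s^2-y^2}}\Bigr)=(\tan\psi,-\sec\psi)=\nabla\ell_\psi,$$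
and, since $\ell_\varphi=s(\sin\psi\sin\varphi-1)/\cos\varphi$,
$$B-\ell_\varphi=s\,\frac{1-\cos\psi\cos\varphi-\sin\psi\sin\varphi}{\cos\varphi}=s\,\frac{1-\cos(\psi-\varphi)}{\cos\varphi}\ \ge0 .\tag{2}$$
Equality holds for $\varphi=\psi$. Hence $B=\sup_{|\varphi|<\pi/2}\ell_\varphi$, and $B$ is convex on $\{|y|<s\}$.

For $|\varphi|,|\psi|\le\frac12$ we claim
$$\tfrac14 s(\psi-\varphi)^2\le B-\ell_\varphi\le s(\psi-\varphi)^2,\qquad |\nabla \ell_\varphi-\nabla\ell_\psi|\le 2|\varphi-\psi| .\tag{3}$$
Put $t=\psi-\varphi$, $|t|\le1$. Then $1-\cos t\le\frac{t^2}2$ and $1-\cos t\ge\frac{t^2}2-\frac{t^4}{24}\ge\frac{t^2}4$. Also $1\ge\cos\varphi\ge1-\frac18=\frac78>\frac12$. With (2) this gives the first part. For the second, $\frac{d}{d\varphi}\nabla\ell_\varphi=(\sec^2\varphi,-\sec\varphi\tan\varphi)$, whose squared norm is $\sec^2\varphi(\sec^2\varphi+\tan^2\varphi)\le\frac{64}{49}\cdot\frac{79}{49}<4$, because $\sec^2\varphi\le\frac{64}{49}$ and $\tan^2\varphi=\sec^2\varphi-1\le\frac{15}{49}$. The same bounds give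
$$|\nabla\ell_\varphi|=\sqrt{\tan^2\varphi+\sec^2\varphi}\le\sqrt{79/49}<\tfrac32\qquad(|\varphi|\le\tfrac12).\tag{4}$$

## 7. The function $g=W-H$

Fix $\beta\in(0,\frac12]$. For Theorem 1 one may take $\beta=\frac12$; small $\beta$ will give small Lipschitz constants in Theorem 2.

**Step 1: a base function on the whole plane.** The cone is a graph only over $\{|y|\le s\}$. We keep it over the sector $|y|\le\beta s/4$ and, outside a slightly larger sector, push it down to the plane $z=-s$. Let $\kappa_0\in C^\infty(\mathbb R;[0,1])$ be even with $\kappa_0=0$ on $[-\frac14,\frac14]$ and $\kappa_0=1$ off $(-\frac12,\frac12)$, let $\kappa(\lambda)=\kappa_0(\lambda/\beta)$, and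
$$W(y,s)=\begin{cases}-\sqrt{s^2-y^2}-\kappa(y/s)\bigl(s-\sqrt{s^2-y^2}\bigr), & s>0,\ |y|\le\beta s/2,\\ -s,&\text{otherwise.}\end{cases}$$
The formula in the first line is smooth on $\{|y|<s\}$ and equals $-s$ where $|y|\ge\beta s/2$, so $W$ is $C^\infty$ on $\mathbb R^2\setminus\{0\}$. It is positively $1$-homogeneous.

**Step 2: scales, angles and heights.** For $k\ge1$ put
$$r_k=4^{-k},\quad N_k=4^k,\quad \delta_k=\frac{r_k}{8N_k},\quad \varepsilon_k=\frac{\beta^2}{N_k},$$
and for integers $|j|\le N_k$
$$\varphi_{k,j}=\frac{\beta j}{N_k}\in[-\beta,\beta],\qquad s_{k,j}=r_k+j\delta_k\in[\tfrac78r_k,\tfrac98r_k].$$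
Define on $\mathbb R^2$
$$Q_k=\max_{|j|\le N_k}\ell_{\varphi_{k,j}},\qquad P_k=\max_{|j|\le N_k}\bigl(\ell_{\varphi_{k,j}}+\varepsilon_k|s-s_{k,j}|\bigr).$$
Both are finite maxima of affine functions, and $P_k\ge Q_k$. For example, with $\beta=\frac12$ and $k=1$ there are nine planes, of angles $j/8$ for $|j|\le4$, bent at the heights $\frac14+\frac j{128}$ with slope $\varepsilon_1=\frac1{16}$.

**Step 3: cutting off to one scale.** Let $a(\lambda)=a_0(\lambda/\beta)$ and $b$ be smooth with values in $[0,1]$, where $a_0=1$ on $[-\frac12,\frac12]$, $\operatorname{supp}a_0\subset[-\frac34,\frac34]$, $b=1$ on $[\frac34,\frac54]$, $\operatorname{supp}b\subset[\frac58,\frac32]$. Let $\chi(y,s)=a(y/s)b(s)$, zero for $s\le0$, so that $\chi\in C_c^\infty(\mathbb R^2)$. Put $\chi_k(x)=\chi(x/r_k)$ and $S_k=\operatorname{supp}\chi_k$. By scaling there is a constant $A$, which may depend on $\beta$ but not on $k$, with $|\nabla\chi_k|\le A/r_k$ and $\|D^2\chi_k\|\le A/r_k^2$. Moreover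
$$S_k\subset\{\tfrac58r_k\le s\le\tfrac32 r_k,\ |y|\le\tfrac34\beta s\}.\tag{5}$$
Since $\frac32r_{k+1}=\frac38r_k<\frac58r_k$, the $S_k$ are pairwise disjoint, and they are locally finite in $\mathbb R^2\setminus\{0\}$.

**Step 4: the function.** Put
$$g:=W-H,\qquad H:=\sum_{k\ge1}\chi_k(P_k-Q_k)\ge0 .$$
At $0$ all $\chi_k$ vanish, so $g(0)=W(0)=0$ and $0\in F=\operatorname{graph}g$.

## 8. Convexity after adding $|x|$ and a convergent series: $g$ is DC

**Step 1: one puncture does not matter.** This step lets us check convexity by Hessians off the origin only.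

**Lemma 3.** A continuous function $G$ on $\mathbb R^2$ such that each point of $\mathbb R^2\setminus\{0\}$ has a ball on which $G$ is convex is convex on $\mathbb R^2$.

*Proof.* On a segment missing $0$, the restriction of $G$ is convex near each point of the segment. A function of one variable that is convex near each point of an interval has a nondecreasing right derivative and is convex. So the convexity inequality holds on segments missing $0$. If $[p,q]$ contains $0$ and $p\ne q$, choose $v$ not parallel to $q-p$. The segments $[p+v/n,q+v/n]$ miss $0$, and the inequality passes to the limit by continuity. $\square$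

**Step 2: $W$ is DC.** We use that $|x|$ is as curved as any smooth $1$-homogeneous function. Off $0$,
$$D^2|x|=\frac1{|x|}\Bigl(I-\frac{x\otimes x}{|x|^2}\Bigr)=\frac1{|x|}\,e\otimes e,$$
where $e$ is a unit vector orthogonal to $x$. The gradient of $W$ is $0$-homogeneous, so $D^2W(x)x=0$, hence $D^2W(x)=w(x)\,e\otimes e$ with $w$ continuous off $0$ and homogeneous of degree $-1$. So $w\ge-C_2/|x|$ for some $C_2$, that is, $D^2(W+C_2|x|)\ge0$ off $0$. By Lemma 3, $W+C_2|x|$ is convex, and $W$ is DC.

In the same way, $B$ is smooth, convex and $1$-homogeneous on the cone $\{|y|<s\}$. So there is $C_0$ with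
$$0\le D^2B\le C_0D^2|x|\qquad\text{on }\{s>0,\ |y|\le\tfrac7{16}s\}.\tag{6}$$

**Step 3: two candidates for convex functions.** We want to write $H$ as a difference $G_P-G_Q$. The terms with $|x|$ will pay for subtracting $B$, and the next function will pay for the cutoffs. Let
$$\omega(x)=\sum_{k\ge1}2^{-k}\sqrt{r_k^2+|x|^2}.$$
The series converges locally uniformly, so $\omega$ is convex. On a compact subset of $\mathbb R^2\setminus\{0\}$ each partial derivative of $\sqrt{r^2+|x|^2}$ is bounded uniformly in $r\in[0,1]$, so $\omega$ is $C^\infty$ off $0$ and can be differentiated term by term. With the convention that $\chi_k(P_k-B)$ and $\chi_k(Q_k-B)$ are $0$ off $S_k$, put $C_1:=112A$ and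
$$G_P=C_0|x|+\sum_k\chi_k(P_k-B)+C_1\omega,\qquad G_Q=C_0|x|+\sum_k\chi_k(Q_k-B)+C_1\omega .$$
Then $H=G_P-G_Q$, and it remains to prove that $G_P$ and $G_Q$ are convex.

**Step 4: $P_k$ and $Q_k$ are close to $B$ with their gradients.** The affine pieces of $Q_k$ are the functions $\ell_{\varphi_{k,i}}$, those of $P_k$ are $\ell_{\varphi_{k,i}}\pm\varepsilon_k(s-s_{k,i})$. A piece $\alpha$ of $R\in\{P_k,Q_k\}$ is called active at $x$ if $\alpha(x)=R(x)$.

**Lemma 4.** Let $x\in S_k$, let $R$ be $P_k$ or $Q_k$, and let $\alpha$ be a piece of $R$ active at $x$. Then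
$$|R-B|(x)=|\alpha-B|(x)\le r_k2^{-k},\qquad |\nabla(\alpha-B)(x)|\le5\cdot2^{-k}.\tag{7}$$

*Proof.* Drop the index $k$ and write $x=(s\sin\psi,s)$. By (5), $|\sin\psi|\le\frac34\beta\le\frac38$. As $\arcsin$ is convex on $[0,\frac12]$ and $\arcsin\frac12=\frac\pi6$, we have $\arcsin u\le\frac\pi3u$ there, so $|\psi|\le\frac\pi3\cdot\frac34\beta=\frac\pi4\beta<\beta$. The angles $\varphi_j$ divide $[-\beta,\beta]$ into steps $\beta/N$, so some $i$ has $|\psi-\varphi_i|\le\beta/(2N)$. By (2) and (3),
$$0\le B-Q\le B-\ell_{\varphi_i}\le\frac{s\beta^2}{4N^2}\le\frac{\frac32r\cdot\frac14}{4N^2}\le\frac3{32}\,\frac rN .$$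
Next, $s\in[\frac58r,\frac32r]$ and $s_j\in[\frac78r,\frac98r]$ give $|s-s_j|\le r$ for all $j$, hence $0\le P-Q\le\varepsilon r\le\frac r{4N}$. So $B-\frac3{32}\frac rN\le Q\le R\le P\le B+\frac r{4N}$, and $|R-B|\le r/N\le r2^{-k}$.

Let $\alpha=\ell_{\varphi_i}+\theta(s-s_i)$ with $\theta\in\{0,\pm\varepsilon\}$ be active. Then at $x$
$$\ell_{\varphi_i}\ge R-\varepsilon r\ge Q-\varepsilon r\ge B-\Bigl(\frac3{32}+\frac14\Bigr)\frac rN\ge B-\frac r{2N}.$$
By (3), $\frac14s(\psi-\varphi_i)^2\le\frac r{2N}$, and $s\ge\frac58r$ gives $(\psi-\varphi_i)^2\le\frac{16}{5N}\le\frac4N$. So $|\psi-\varphi_i|\le2N^{-1/2}=2\cdot2^{-k}$. Since $\nabla B(x)=\nabla\ell_\psi$, (3) yields $|\nabla(\alpha-B)(x)|\le4\cdot2^{-k}+\varepsilon\le5\cdot2^{-k}$. $\square$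

**Step 5: what a cutoff costs.** The next lemma says that $C_1\omega$ pays for cutting off a convex function with the closeness just obtained. It is stated with slightly worse constants so that it applies in a neighborhood, and again in Theorem 2.

**Lemma 5.** Let $x=(y,s)$ with $s>0$, $|y|\le\frac7{16}s$ and $|x|^2\le3r_k^2$. Let $u$ be $C^2$ and convex near $x$, with $|u-B|(x)\le2r_k2^{-k}$ and $|\nabla(u-B)(x)|\le6\cdot2^{-k}$. Then the Hessian of $C_0|x|+\chi_k(u-B)+C_1\omega$ at $x$ is $\ge0$.

*Proof.* The Hessian is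
$$\bigl(C_0D^2|x|-\chi_kD^2B\bigr)+\chi_kD^2u+\nabla\chi_k\otimes\nabla(u-B)+\nabla(u-B)\otimes\nabla\chi_k+(u-B)D^2\chi_k+C_1D^2\omega .$$
The first bracket is $\ge0$ by (6) and $0\le\chi_k\le1$; the second term is $\ge0$. The next two together are $\ge-2\cdot\frac A{r_k}\cdot6\cdot2^{-k}I$, and the fifth is $\ge-2r_k2^{-k}\frac A{r_k^2}I$. With $\varrho=\sqrt{r_k^2+|x|^2}\le2r_k$, the smallest eigenvalue of $D^2\sqrt{r_k^2+|x|^2}=\frac1\varrho\bigl(I-\frac{x\otimes x}{\varrho^2}\bigr)$ is $r_k^2/\varrho^3\ge\frac1{8r_k}$. As all terms of $\omega$ are convex, $D^2\omega\ge\frac{2^{-k}}{8r_k}I$. In total the Hessian is at least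
$$\Bigl(-\frac{12A2^{-k}}{r_k}-\frac{2A2^{-k}}{r_k}+\frac{112A\,2^{-k}}{8r_k}\Bigr)I=0 .\qquad\square$$

Points of $S_k$ satisfy the position conditions with room to spare: by (5), $|y|\le\frac38s<\frac7{16}s$ and
$$|x|^2\le\tfrac94r_k^2\bigl(1+\tfrac9{64}\bigr)=\tfrac{657}{256}r_k^2<3r_k^2 .\tag{8}$$

**Step 6: $G_P$ and $G_Q$ are convex.** Let $R_k$ stand for $P_k$ throughout, or for $Q_k$ throughout, and $G$ for the corresponding $G_P$ or $G_Q$. We check the hypotheses of Lemma 3.

Let $x_0\ne0$. If $x_0$ lies in no $S_k$, then by local finiteness $G=C_0|x|+C_1\omega$ near $x_0$, which is convex. Let $x_0\in S_k$. Near $x_0$ all other $\chi_m$ vanish, and $R_k$ is the maximum of its pieces that are active at $x_0$, since there are finitely many pieces. As $\chi_k\ge0$, near $x_0$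
$$G=\max_{\alpha}\bigl[C_0|x|+\chi_k(\alpha-B)+C_1\omega\bigr],$$
the maximum over the pieces $\alpha$ active at $x_0$. By (7), (8) and continuity, there is a ball around $x_0$ on which, for all these finitely many $\alpha$, the hypotheses of Lemma 5 hold with $u=\alpha$. So each bracket is convex on this ball, and so is their maximum $G$.

Finally, $G$ is continuous at $0$: on $S_k$, (7) gives $|\chi_k(R_k-B)|\le r_k\le\frac85s\le\frac85|x|$. By Lemma 3, $G$ is convex on $\mathbb R^2$.

Thus $g=W-G_P+G_Q$ is DC on $\mathbb R^2$.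

## 9. Infinitely many zigzags of the distance along the axis

Let $F=\operatorname{graph}g$, $p_s=(0,s,0)$ and $f(s)=d_F(p_s)$ for $s>0$.

**Step 1: lower bounds that hold everywhere.** We compare with the cone, as in (1), and need to know that no point of $F$ comes closer to the axis than the cone does. Theorem 2 uses the same bounds, so they are stated for any push-down.

**Lemma 6.** Let $\tilde H\ge0$ be a function on $\mathbb R^2$, $\tilde g=W-\tilde H$ and $E(y,\sigma)=y^2+\tilde g(y,\sigma)^2-\sigma^2$. For $\sigma>0$: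

- if $|y|\le\beta\sigma/2$, then $E=2T\sqrt{\sigma^2-y^2}+T^2\ge\sigma T\ge\sigma\tilde H$, where $T=\kappa(y/\sigma)\bigl(\sigma-\sqrt{\sigma^2-y^2}\bigr)+\tilde H$;
- if $|y|>\beta\sigma/2$, then $E\ge y^2\ge\beta^2\sigma^2/4$.

In particular $E\ge0$ for $\sigma>0$.

*Proof.* In the first case $\tilde g=-(\sqrt{\sigma^2-y^2}+T)$ with $T\ge\tilde H\ge0$. Squaring gives the formula for $E$, and $\sqrt{\sigma^2-y^2}\ge\sigma\sqrt{1-\frac1{16}}\ge\frac\sigma2$. In the second case $\tilde g=-\sigma-\tilde H\le-\sigma$, so $\tilde g^2\ge\sigma^2$. $\square$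

Apply this with $\tilde H=H$. For $(y,\sigma,g(y,\sigma))\in F$,
$$|p_s-(y,\sigma,g)|^2=(s-\sigma)^2+\sigma^2+E(y,\sigma)=\tfrac{s^2}2+2\bigl(\sigma-\tfrac s2\bigr)^2+E(y,\sigma).\tag{9}$$
If $\sigma\le0$, the left side is at least $(s-\sigma)^2\ge s^2$. Hence $e(s):=f(s)^2-\frac{s^2}2\ge0$. Since $0\in F$, also $f(s)\le s$. So
$$\eta(s):=f(s)-\frac s{\sqrt2}=\frac{e(s)}{f(s)+s/\sqrt2}\ \ge\ \frac{e(s)}{2s}\ \ge\ 0 .\tag{10}$$

Fix $k$ and drop it from the notation: $r,N,\delta,\varepsilon,\varphi_j,s_j,P,Q$ are those of level $k$. Note $r\varepsilon=\beta^2r/N=8\beta^2\delta$.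

**Step 2: the contacts survive.** We show $\eta(2s_j)=0$ for $|j|\le N/4$. Let $x_j=(s_j\sin\varphi_j,s_j)$, a point of angle $\psi=\varphi_j$, so $B(x_j)=\ell_{\varphi_j}(x_j)$. For $i\ne j$, (3) gives
$$\ell_{\varphi_j}(x_j)-\ell_{\varphi_i}(x_j)\ge\frac14\cdot\frac78r\cdot\frac{\beta^2(i-j)^2}{N^2}=\frac{7r\beta^2(i-j)^2}{32N^2}\ge\frac{4r\beta^2|i-j|}{32N^2}=\varepsilon|s_i-s_j| .$$
The last equality is $\varepsilon|i-j|\delta=\frac{\beta^2}N|i-j|\frac r{8N}$, and the last inequality uses $(i-j)^2\ge|i-j|$ for integers: a separation quadratic in $i-j$ beats troughs that rise linearly. So the trough of index $i$ is at most $\ell_{\varphi_j}(x_j)$ at $x_j$, and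
$$P(x_j)=Q(x_j)=B(x_j)\qquad(|j|\le N).\tag{11}$$
Let now $|j|\le N/4$. Then $|\sin\varphi_j|\le\beta/4$ and $\frac78r\le s_j\le\frac98r$, so $\chi_k(x_j)=1$, the other $\chi_m$ vanish at $x_j$, and $H(x_j)=0$ by (11). Also $\kappa=0$ at $x_j$, so $g(x_j)=B(x_j)$ and $E(x_j)=0$. By (9) with $s=2s_j$, $\sigma=s_j$, we get $f(2s_j)^2\le(2s_j)^2/2$. With (10), $\eta(2s_j)=0$.

**Step 3: halfway between contacts the distance is larger.** Let $m_j=s_j+\frac\delta2$ with $-N/4\le j<N/4$ and $s=2m_j$. We show that for every point of $F$ the quantity in (9) minus $\frac{s^2}2$ is at least $\frac12\beta^2\delta^2$. Recall $\beta^2\le\frac14$ and $\delta=\frac r{8N}\le\frac r{32}$.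

- If $\sigma\le0$, it is at least $s^2-\frac{s^2}2=\frac{s^2}2\ge\frac12\beta^2\delta^2$, as $s\ge\frac74r\ge\delta$.
- If $\sigma>0$ and $|\sigma-m_j|\ge\frac\delta4$, it is at least $2\cdot\frac{\delta^2}{16}=\frac{\delta^2}8\ge\frac12\beta^2\delta^2$.
- If $|\sigma-m_j|<\frac\delta4$ and $|y|>\beta\sigma/2$, then $\sigma\ge s_j\ge\frac78r$, and it is at least $E\ge\frac{\beta^2\sigma^2}4\ge\frac{49}{256}\beta^2r^2\ge\beta^2\delta^2$.
- If $|\sigma-m_j|<\frac\delta4$ and $|y|\le\beta\sigma/2$, then $\sigma\in[\frac78r,\frac98r]$ and $\chi_k=1$ at $(y,\sigma)$. For some $i$ we have $Q=\ell_{\varphi_i}$ at this point, so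
$$H=P-Q\ge\varepsilon|\sigma-s_i|\ge\varepsilon\min_l|\sigma-s_l|\ge\frac{\varepsilon\delta}4,$$
because $\sigma$ lies in $[s_j+\frac\delta4,s_{j+1}-\frac\delta4]$. By Lemma 6, $E\ge\sigma H\ge\frac78r\varepsilon\frac\delta4=\frac74\beta^2\delta^2$.

So $e(2m_j)\ge\frac12\beta^2\delta^2$. Since $2m_j\le\frac94r$, (10) gives
$$\eta(2m_j)\ge\frac{\beta^2\delta^2}{4\cdot2m_j}\ge\frac{\beta^2\delta^2}{9r}.$$

**Step 4: summing over levels.** Suppose $d_F$ were DC on the ball of radius $2\theta$ around $0$, for some $\theta>0$. Then $u(s)=d_F(p_s)-s/\sqrt2$ is DC on $(-2\theta,2\theta)$, and $u=\eta$ for $s>0$. Take all $k$ with $\frac94r_k\le\theta$ and the intervals $[2s_{k,j},2s_{k,j+1}]$ with $-N_k/4\le j<N_k/4$ and midpoints $2m_{k,j}$. They lie in $[\frac74r_k,\frac94r_k]$, so those of different levels are disjoint, because $\frac94r_{k+1}=\frac9{16}r_k<\frac74r_k$; those of the same level do not overlap. The halves have length $\delta_k$. By Steps 2 and 3, the mean slope of $\eta$ is at least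
$$\frac{\beta^2\delta_k}{9r_k}=\frac{\beta^2}{72N_k}$$
on the left half and at most $-\frac{\beta^2}{72N_k}$ on the right half. There are $N_k/2$ intervals at level $k$, so this level contributes $\frac{N_k}2\cdot\frac{2\beta^2}{72N_k}=\frac{\beta^2}{72}$ to the sum in Lemma 1. Infinitely many levels occur, so the sum diverges, which contradicts Lemma 1.

Hence $d_F$ is not DC on any neighborhood of $0$, and so not on $\mathbb R^3$. With Section 8 and the passage from $d$ to $3$ in Section 2, this proves Theorem 1. $\blacksquare$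

## 10. Smooth off the origin, with small Lipschitz constant

We turn to Theorem 2, again with $d=3$. The function $g$ above has kinks along the edges of $P_k$ and $Q_k$. We smooth these, and we flatten the graph by a linear change of the variable $s$.

Let $\beta\in(0,\frac12]$, $c\in(0,1]$, an integer $k_0\ge1$ and small numbers $\tau_k>0$ be parameters. Let $\rho_\tau\ge0$ be a standard mollifier on $\mathbb R^2$: smooth, even, supported in $B(0,\tau)$, with integral $1$. Put $P_k^*=P_k*\rho_{\tau_k}$ and $Q_k^*=Q_k*\rho_{\tau_k}$. These are smooth and convex, and $P_k^*\ge Q_k^*$. Let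
$$H^*=\sum_{k\ge k_0}\chi_k(P_k^*-Q_k^*)\ge0,\qquad g^*=W-H^*,\qquad g_0(y,s)=g^*(y,cs).$$
Then $g_0$ is $C^\infty$ off $0$ and $g_0(0)=0$.

**Step 1: $g_0$ is DC.** As $g_0$ is $g^*$ composed with a linear map, it suffices that $g^*$ is DC. First we transfer Lemma 4. For $\tau_k$ small enough, on $S_k$,
$$|R_k^*-B|\le2r_k2^{-k},\qquad|\nabla(R_k^*-B)|\le6\cdot2^{-k},\qquad R\in\{P,Q\}.\tag{12}$$
The first bound follows from (7), since $R_k$ is Lipschitz and so $|R_k^*-R_k|\le\operatorname{Lip}(R_k)\tau_k$. For the second we claim: for small $\tau$, whenever $x\in S_k$, $|x'-x|<\tau$ and a piece $\alpha$ of $R_k$ is active at $x'$, then $|\nabla\alpha-\nabla B(x)|\le6\cdot2^{-k}$. Otherwise there are $x_n\in S_k$ and $x_n'$ with $|x_n'-x_n|\to0$ and, since there are finitely many pieces, after passing to a subsequence one piece $\alpha$ active at all $x_n'$ with $|\nabla\alpha-\nabla B(x_n)|>6\cdot2^{-k}$. By compactness we may assume $x_n\to x\in S_k$. Then $\alpha$ is active at $x$ and $|\nabla\alpha-\nabla B(x)|\ge6\cdot2^{-k}$, against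 (7). Now $\nabla R_k^*(x)$ is a weighted average of the gradients $\nabla R_k(x')$ over almost all $x'\in B(x,\tau_k)$, and each of these is the gradient of a piece active at $x'$. So (12) holds.

Let $G_{R^*}=C_0|x|+\sum_{k\ge k_0}\chi_k(R_k^*-B)+C_1\omega$. It is smooth off $0$. At points of $S_k$ with $k\ge k_0$ its Hessian is $\ge0$ by Lemma 5 with $u=R_k^*$, whose hypotheses hold by (8) and (12). Off these sets it equals $C_0|x|+C_1\omega$. It is continuous at $0$, as $|\chi_k(R_k^*-B)|\le2r_k\le\frac{16}5|x|$ on $S_k$. By Lemma 3, $G_{P^*}$ and $G_{Q^*}$ are convex, and $g^*=W-G_{P^*}+G_{Q^*}$ is DC.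

**Step 2: the Lipschitz constant.** We bound the gradient off $0$. For $s>0$ we have $W=s\,q(y/s)$, where $q(\lambda)=-\sqrt{1-\lambda^2}-\kappa(\lambda)\bigl(1-\sqrt{1-\lambda^2}\bigr)\in[-1,0]$ for $|\lambda|\le\beta/2$, and $q=-1$ for $|\lambda|\ge\beta/2$. For $|\lambda|\le\beta/2\le\frac14$,
$$q'(\lambda)=(1-\kappa(\lambda))\frac\lambda{\sqrt{1-\lambda^2}}-\kappa'(\lambda)\bigl(1-\sqrt{1-\lambda^2}\bigr).$$
Here $\sqrt{1-\lambda^2}\ge\frac12$, $|\kappa'|\le\|\kappa_0'\|_\infty/\beta$ and $1-\sqrt{1-\lambda^2}\le\lambda^2\le\beta^2/4$. So with $K:=2+\|\kappa_0'\|_\infty$, which does not depend on $\beta$,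
$$|W_y|=|q'|\le\beta+\tfrac14\|\kappa_0'\|_\infty\beta\le K\beta,\qquad|W_s|=|q-\lambda q'|\le1+\tfrac\beta2K\beta\le1+\tfrac K8\le K .$$
For $|\lambda|\ge\beta/2$ and for $s\le0$ we have $W=-s$, and the bounds hold as well. On $S_k$, by (12) for $P_k^*$ and $Q_k^*$,
$$|\nabla(\chi_k(P_k^*-Q_k^*))|\le\frac A{r_k}\cdot4r_k2^{-k}+12\cdot2^{-k}=(4A+12)2^{-k}.$$
This is at most $\beta$ for all $k\ge k_0$ if $k_0=k_0(\beta)$ is large. As the $S_k$ are disjoint, off $0$ we get $|g^*_y|\le(K+1)\beta$ and $|g^*_s|\le K+\beta\le K+1$, hence $|\nabla g_0|\le(K+1)(\beta+c)$. Given $L>0$, choose $\beta$ and $c$ with $(K+1)(\beta+c)\le L$, and then $k_0$. So $|g_0(x)-g_0(x')|\le L|x-x'|$ if $[x,x']$ misses $0$, and by continuity always: $g_0$ is $L$-Lipschitz.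

**Step 3: the distance identity after flattening.** Let now $F=\operatorname{graph}g_0$, $f(s)=d_F(p_s)$ for $s>0$, $\gamma=\frac c{\sqrt{1+c^2}}<1$, and $E(y,\varsigma)=y^2+g^*(y,\varsigma)^2-\varsigma^2$. For $(y,\sigma,g_0(y,\sigma))\in F$ put $\varsigma=c\sigma$, so that $g_0(y,\sigma)=g^*(y,\varsigma)$, and put $v=\frac{cs}{1+c^2}$. Completing the square in $(s-\varsigma/c)^2+\varsigma^2=s^2-\frac{2s\varsigma}c+\frac{1+c^2}{c^2}\varsigma^2$ gives
$$|p_s-(y,\sigma,g_0)|^2=(s-\sigma)^2+\varsigma^2+E(y,\varsigma)=\gamma^2s^2+\tfrac{1+c^2}{c^2}(\varsigma-v)^2+E(y,\varsigma),\qquad\tfrac{1+c^2}{c^2}\ge2 .\tag{13}$$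
Indeed $\frac{1+c^2}{c^2}v^2=\frac{s^2}{1+c^2}$ and $s^2-\frac{s^2}{1+c^2}=\gamma^2s^2$. If $\varsigma\le0$, then $\sigma\le0$ and the left side of (13) is at least
$$s^2=\gamma^2s^2+\tfrac{1+c^2}{c^2}v^2 .\tag{14}$$
If $\varsigma>0$, Lemma 6 with $\tilde H=H^*$ gives $E\ge0$. Therefore $e:=f^2-\gamma^2s^2\ge0$, and since $0\in F$, $\gamma s\le f\le s$. So $\eta:=f-\gamma s=e/(f+\gamma s)$ satisfies
$$\frac e{2s}\le\eta\le\frac e{2\gamma s}.\tag{15}$$

The contacts are now only approximate, so we require, besides (12), that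
$$\tau_k\le\tfrac18\delta_k,\qquad32r_k\tau_k\le\tfrac18\gamma\beta^2\delta_k^2 .\tag{16}$$
Fix $k\ge k_0$ and drop it.

**Step 4: at the contacts $\eta$ is small.** Let $|j|\le N/4$ and let $s$ be such that $v=s_j$. By (4) and $\varepsilon\le\frac1{16}$, $\operatorname{Lip}(P-Q)\le\frac32+\frac32+\frac1{16}\le4$, and $(P-Q)(x_j)=0$ by (11). As in Section 9, $\chi_k(x_j)=1$, the other cutoffs vanish and $\kappa=0$ at $x_j$. So in Lemma 6 at $x_j$
$$T=H^*(x_j)=\bigl((P-Q)*\rho_\tau\bigr)(x_j)\le4\tau,$$
$$E(x_j)=2T\sqrt{s_j^2-y^2}+T^2\le2\cdot4\tau\cdot\tfrac98r+16\tau^2=9r\tau+16\tau^2\le32r\tau\le\tfrac18\gamma\beta^2\delta^2,$$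
using $\tau\le r$ and (16). By (13) with $\varsigma=v=s_j$, $e\le\frac18\gamma\beta^2\delta^2$, and (15) gives $\eta\le\frac{\beta^2\delta^2}{16s}$ at this $s$.

**Step 5: halfway between them $\eta$ is at least about four times as large.** Let $-N/4\le j<N/4$ and let $s=s_{\rm mid}$ be such that $v=m_j=s_j+\frac\delta2$. We show $e\ge\frac12\beta^2\delta^2$ by bounding (13) minus $\gamma^2s^2$.

- If $\varsigma\le0$, it is at least $2v^2\ge2(\frac78r)^2\ge\frac12\beta^2\delta^2$, by (14).
- If $\varsigma>0$ and $|\varsigma-m_j|\ge\frac\delta4$, it is at least $2\cdot\frac{\delta^2}{16}\ge\frac12\beta^2\delta^2$.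
- If $|\varsigma-m_j|<\frac\delta4$ and $|y|>\beta\varsigma/2$, it is at least $E\ge\frac14\beta^2\varsigma^2\ge\frac{49}{256}\beta^2r^2\ge\beta^2\delta^2$.
- If $|\varsigma-m_j|<\frac\delta4$ and $|y|\le\beta\varsigma/2$, then $\chi_k=1$ at $(y,\varsigma)$. For every $x'=(y',\varsigma')$ within $\tau$ of $(y,\varsigma)$, some $\ell_{\varphi_i}$ equals $Q$ at $x'$, so
$$(P-Q)(x')\ge\varepsilon\min_l|\varsigma'-s_l|\ge\varepsilon\bigl(\tfrac\delta4-\tau\bigr)\ge\tfrac{\varepsilon\delta}8 .$$
Averaging, $H^*\ge\frac{\varepsilon\delta}8$ at $(y,\varsigma)$, and Lemma 6 gives $E\ge\varsigma H^*\ge\frac78r\varepsilon\frac\delta8=\frac78\beta^2\delta^2$.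

So $e\ge\frac12\beta^2\delta^2$, and (15) gives $\eta\ge\frac{\beta^2\delta^2}{4s_{\rm mid}}$ at $s_{\rm mid}$.

**Step 6: $d_F$ is not DC near $0$.** We turn Steps 4 and 5 into zigzags. Since $s=\frac{1+c^2}cv$ and $v\in[\frac78r,\frac98r]$, at the two neighboring points, where $v=s_j$ and $v=s_{j+1}$, we have $s\ge\frac79s_{\rm mid}$, so
$$\eta\le\frac97\cdot\frac{\beta^2\delta^2}{16s_{\rm mid}}=\frac{9\beta^2\delta^2}{112s_{\rm mid}}\le\frac{\beta^2\delta^2}{12s_{\rm mid}}.$$
Hence $\eta$ rises and then falls by at least $\bigl(\frac14-\frac1{12}\bigr)\frac{\beta^2\delta^2}{s_{\rm mid}}=\frac{\beta^2\delta^2}{6s_{\rm mid}}\ge\frac{2\beta^2c\,\delta^2}{27r}$, where we used $s_{\rm mid}\le\frac98r\cdot\frac{1+c^2}c\le\frac{9r}{4c}$. Each rise or fall takes an $s$-interval of length $\frac\delta2\cdot\frac{1+c^2}c\le\frac\delta c$. So the mean slopes are at least $\mu$ and at most $-\mu$, with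
$$\mu=\frac{2\beta^2c^2\delta}{27r}=\frac{\beta^2c^2}{108N}.$$
Level $k$ has $N_k/2$ such non-overlapping intervals and contributes at least $\frac{N_k}2\cdot2\mu=\frac{\beta^2c^2}{108}$ to the sum in Lemma 1. In terms of $v$ the intervals of level $k$ lie in $[\frac78r_k,\frac98r_k]$, so those of different levels are disjoint, and for large $k$ they lie in any given $(0,\theta]$. If $d_F$ were DC on the ball of radius $2\theta$ around $0$, then $s\mapsto d_F(p_s)-\gamma s$, which equals $\eta$ for $s>0$, would be DC on $(-2\theta,2\theta)$, against Lemma 1. So $d_F$ is DC on no neighborhood of $0$.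

**Step 7: the hypograph.** Here we see that the axis lies on the right side. For $s>0$, $g_0(0,s)\le W(0,cs)=-cs<0$, so $p_s$ lies above the graph. By the intermediate value theorem, any segment from $p_s$ to a point of the hypograph $\{z\le g_0\}$ meets $F$, and $F\subset\{z\le g_0\}$. Hence the distance from $p_s$ to the hypograph is $f(s)$, and Step 6 applies to the distance function of the hypograph.

**Step 8: for $d=3$, $d_F$ is DC near every other point.** Let $p\ne0$. If $p\notin F$, use Lemma 2. Let $p=(x_0,g_0(x_0))\in F$; then $x_0\ne0$, as $g_0(0)=0$. Choose $\zeta\in C_c^\infty(\mathbb R^2\setminus\{0\})$ with $\zeta=1$ on a neighborhood $U$ of $x_0$. Then $\tilde g=\zeta g_0$, extended by $\tilde g(0)=0$, is in $C_c^\infty(\mathbb R^2)$, hence semiconcave, and by (ii) the distance function of its graph $\tilde F$ is DC on $\mathbb R^3$. The sets $F$ and $\tilde F$ coincide in $U\times\mathbb R$, and both contain $p$. Take $t>0$ with $B(p,2t)\subset U\times\mathbb R$. A point $x\in B(p,t)$ has distance less than $t$ from both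 sets, so its nearest points in either set lie in $B(p,2t)$, where the sets agree. So $d_F=d_{\tilde F}$ on $B(p,t)$, and $d_F$ is DC there.

This proves Theorem 2 for $d=3$. For $d>3$ put $g(x_1,\dots,x_{d-1})=g_0(x_1,x_2)$; by the passage from $d$ to $3$ in Section 2, neither $d_F$ nor the distance function of the hypograph is DC on any neighborhood of $0$. $\blacksquare$
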